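\title{Peg solitaire on Cartesian products of graphs: every start, every finish}

\begin{abstract}
We consider peg solitaire on the Cartesian product $G\,\square\,H$ of two finite connected graphs with at least two vertices each. We prove that for all vertices $s$ and $t$ the game that starts with the single hole $s$ can be played so that it ends with the single peg $t$; the only exception is $G=H=K_2$ with $s=t$. In particular every such product is freely solvable. The proof cuts both factors into stars, solves products of two stars by reducing them to three small grids, and glues the solutions along a tree.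
\end{abstract}

\section{The game and the results}\label{sec:intro}

All graphs are finite, simple and undirected. A \emph{position} on a graph $X$ is a set of vertices, the vertices that carry \emph{pegs}; the other vertices are \emph{holes}. If $uv$ and $vw$ are edges, $u$ and $v$ carry pegs and $w$ is a hole, then the peg on $u$ may jump over $v$ into $w$, and the peg on $v$ is removed. This \emph{jump} is written $u\cdot v\cdot w$. The game starts with a single hole and ends when no jump is possible. A jump needs two pegs, so a position with a single peg ends the game, and this is the outcome the player wants. A \emph{run from $p$ to $q$} on $X$ is a sequence of jumps that leads from the position $V(X)\setminus\{p\}$ to the position $\{q\}$. A connected graph $X$ is \emph{solvable} if it has a run from $p$ to $q$ for some $p$ and $q$, and \emph{freely solvable} if for every $p$ there is a $q$ with a run from $p$ to $q$. A freely solvable graph is solvable.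

\begin{example}[Stars]\label{ex:star}
Let $K_{1,n}$ be the star with one center and $n$ leaves. If the hole is the center, no jump is possible, since a path of length two does not end at the center; $n$ pegs remain. If the hole is a leaf and $n\ge2$, the first jump passes over the center, after it no two pegs are adjacent, and $n-1$ pegs remain. So $K_{1,2}$ is solvable but not freely solvable, and $K_{1,n}$ is not solvable for $n\ge3$.
\end{example}

\begin{example}[The $4$-cycle]\label{ex:C4}
Let $o,r,x,c$ be the vertices of $C_4$ in cyclic order, and let $o$ be the hole. Up to the reflection that exchanges $r$ and $c$, the first jump is $x\cdot r\cdot o$, which gives $\{o,c\}$. The second jump is $c\cdot o\cdot r$ or $o\cdot c\cdot x$, which gives $\{r\}$ or $\{x\}$. Hence there are runs from $o$ to each of $r$, $x$, $c$, and there is no run from $o$ to $o$.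
\end{example}

The \emph{Cartesian product} $G\,\square\,H$ has vertex set $V(G)\times V(H)$, and $(g,h)$ is adjacent to $(g',h')$ if either $g=g'$ and $hh'\in E(H)$, or $h=h'$ and $gg'\in E(G)$. For instance $K_2\,\square\,K_2=C_4$, and products of paths are rectangular grids. A graph is \emph{nontrivial} if it has at least two vertices. Conjecture~2 of \cite{pegs} states that for any two connected nontrivial graphs $G$ and $H$ the product $G\,\square\,H$ is (freely) solvable, that is, solvable and moreover freely solvable. We prove both claims.

\begin{theorem}\label{thm:free}
For all connected nontrivial graphs $G$ and $H$, the graph $G\,\square\,H$ is freely solvable, and in particular solvable.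
\end{theorem}

The method gives more: the last peg can be prescribed as well as the first hole.

\begin{theorem}\label{thm:sharp}
Let $G$ and $H$ be connected nontrivial graphs and let $s,t\in V(G\,\square\,H)$. There is a run from $s$ to $t$ on $G\,\square\,H$, except precisely when $G=H=K_2$ and $s=t$.
\end{theorem}

Both hypotheses are needed. If $H$ is a single vertex then $G\,\square\,H=G$, which may be a large star. If $G$ is disconnected and $H$ is connected and nontrivial, then some component of $G\,\square\,H$ does not contain the hole; it is full, has at least two vertices, and no jump ever touches it.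

Which answer should one expect? Adding edges to a graph keeps all runs, so sparse factors are the hard ones, and Example~\ref{ex:star} points to products of two stars. These look unpromising. The graph $K_{1,n}\,\square\,K_{1,m}$ is bipartite with classes of sizes $nm+1$ and $n+m$. In a bipartite graph a jumping peg stays in its class and removes a peg of the other class, so the few pegs of the small class must remove almost all pegs of the large class and must survive long enough to do so. On the other hand, in a product of connected nontrivial graphs every edge lies on a $4$-cycle: the edge from $(g,h)$ to $(g',h)$ is completed by $(g',h')$ and $(g,h')$ for any neighbor $h'$ of $h$. We shall see that an edge with exactly one peg can clear the opposite edge of a $4$-cycle and return to its own state, ready to be used again. This reusable edge drives the whole proof.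

Section~\ref{sec:purge} introduces this move and shows the gluing idea on $P_4\,\square\,K_2$. Section~\ref{sec:blocks} solves products of two stars. Section~\ref{sec:glue} cuts an arbitrary product into such pieces and proves Theorem~\ref{thm:free}, and Section~\ref{sec:sharp} proves Theorem~\ref{thm:sharp}.

\section{Mixed edges and a first gluing}\label{sec:purge}

A jump in a subgraph of $X$ is a jump in $X$; in particular a run on a spanning subgraph of $X$ is a run on $X$. Isomorphisms of graphs carry runs to runs. There is one further symmetry.

\begin{lemma}[Duality]\label{lem:dual}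
If $X$ has a run from $p$ to $q$, then $X$ has a run from $q$ to $p$.
\end{lemma}

\begin{proof}
Let the jump $u\cdot v\cdot w$ lead from $P$ to $P'=(P\setminus\{u,v\})\cup\{w\}$. The complement of $P'$ contains $u,v$ and not $w$, so the same jump is legal there, and it leads to the complement of $P$. Playing the jumps of a run from $p$ to $q$ in reverse order therefore leads from the complement of $\{q\}$ to the complement of $V(X)\setminus\{p\}$.
\end{proof}

An edge is \emph{mixed} in a position if exactly one of its ends carries a peg. A set of vertices is \emph{full} if all its vertices carry pegs and \emph{empty} if none does.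

\begin{lemma}[Purge]\label{lem:purge}
Let $a,b,c,d$ be a path. Suppose that $a$ and $d$ carry pegs and that the edge $bc$ is mixed. Then two jumps remove the pegs on $a$ and $d$ and change nothing else. Between the two jumps exactly one of $a,d$ carries a peg.
\end{lemma}

\begin{proof}
If $b$ carries the peg, play $a\cdot b\cdot c$ and then $d\cdot c\cdot b$. If $c$ carries the peg, play $d\cdot c\cdot b$ and then $a\cdot b\cdot c$. In both cases the peg on the edge $bc$ changes sides twice.
\end{proof}

We denote this pair of jumps by $\pi(a,b,c,d)$: the outer vertices lose their pegs, and the inner edge must be mixed. If $ad$ is an edge, this is the move on a $4$-cycle announced above.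

The two jumps of a purge need not be consecutive, and this freedom is what allows solutions to be glued. The smallest product in which one sees it is the following; in the diagrams $\bullet$ is a peg and $\circ$ is a hole.

\begin{example}\label{ex:ladder}
Let $P_4\,\square\,K_2$ have top row $a_1,\dots,a_4$ and bottom row $b_1,\dots,b_4$. Split it into the $4$-cycles $A=\{a_1,a_2,b_1,b_2\}$ and $B=\{a_3,a_4,b_3,b_4\}$, and let $a_1$ be the hole. On $A$ alone, $b_2\cdot b_1\cdot a_1$ and $a_2\cdot a_1\cdot b_1$ form a run from $a_1$ to $b_1$. After its first jump the edge $a_2b_2$, which faces $B$, is mixed. We interrupt the run there: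
\begin{align*}
\begin{smallmatrix}\circ&\bullet&\bullet&\bullet\\ \bullet&\bullet&\bullet&\bullet\end{smallmatrix}
&\xrightarrow{b_2\cdot b_1\cdot a_1}
\begin{smallmatrix}\bullet&\bullet&\bullet&\bullet\\ \circ&\circ&\bullet&\bullet\end{smallmatrix}
\xrightarrow{a_3\cdot a_2\cdot b_2}
\begin{smallmatrix}\bullet&\circ&\circ&\bullet\\ \circ&\bullet&\bullet&\bullet\end{smallmatrix}
\xrightarrow{b_4\cdot b_3\cdot a_3}
\begin{smallmatrix}\bullet&\circ&\bullet&\bullet\\ \circ&\bullet&\circ&\circ\end{smallmatrix}\\
&\xrightarrow{a_4\cdot a_3\cdot b_3}
\begin{smallmatrix}\bullet&\circ&\circ&\circ\\ \circ&\bullet&\bullet&\circ\end{smallmatrix}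
\xrightarrow{b_3\cdot b_2\cdot a_2}
\begin{smallmatrix}\bullet&\bullet&\circ&\circ\\ \circ&\circ&\circ&\circ\end{smallmatrix}
\xrightarrow{a_2\cdot a_1\cdot b_1}
\begin{smallmatrix}\circ&\circ&\circ&\circ\\ \bullet&\circ&\circ&\circ\end{smallmatrix}
\end{align*}
The second and fifth jumps are the two jumps of $\pi(a_3,a_2,b_2,b_3)$. The second jump makes a hole at $a_3$, the third and fourth form a run on $B$ from $a_3$ to $b_3$, and the fifth removes the last peg of $B$ and restores the position on $A$.
\end{example}

The example asks two things of the pieces. The piece $B$ needs runs between prescribed adjacent vertices, and the run on the piece $A$ must at some time have a mixed edge on the side that faces $B$. The second requirement costs nothing when that side has at least three vertices.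

\begin{lemma}\label{lem:three}
Let $F$ be a connected subgraph of $X$ with at least three vertices. In every run on $X$, some edge of $F$ is mixed in some position.
\end{lemma}

\begin{proof}
Since $F$ is connected, it suffices to find a position in which $V(F)$ is neither empty nor full. If $F$ contains the starting hole, take the starting position. Otherwise $V(F)$ is full at the start and not full at the end. The first jump that changes it cannot land in it, so it removes one or two of its at least three pegs.
\end{proof}

\section{Products of two stars}\label{sec:blocks}

For $n,m\ge1$ let $X_{n,m}=K_{1,n}\,\square\,K_{1,m}$, where the stars have center $0$ and leaves $1,\dots,n$ and $1,\dots,m$. Write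
\[
o=(0,0),\qquad r_i=(i,0),\qquad c_j=(0,j),\qquad x_{ij}=(i,j)\qquad(1\le i\le n,\ 1\le j\le m).
\]
The edges are $or_i$, $oc_j$, $r_ix_{ij}$ and $c_jx_{ij}$. \emph{Row $i$} $(0\le i\le n)$ is the set of vertices with first coordinate $i$, and \emph{column $j$} $(0\le j\le m)$ is the set of vertices with second coordinate $j$. Row $i\ge 1$ is a star with center $r_i$, column $j\ge1$ is a star with center $c_j$, row $0$ is $\{o,c_1,\dots,c_m\}$ and column $0$ is $\{o,r_1,\dots,r_n\}$. The rows and columns are the \emph{fibers} of $X_{n,m}$. Permutations of the rows $1,\dots,n$, permutations of the columns $1,\dots,m$, and the \emph{transposition} $X_{n,m}\to X_{m,n}$, $(i,j)\mapsto(j,i)$, are isomorphisms that map fibers to fibers. For $n'\le n$ and $m'\le m$ we regard $X_{n',m'}$ as the subgraph of $X_{n,m}$ on the rows $0,\dots,n'$ and columns $0,\dots,m'$.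

Inside a large product, a neighboring piece may be attached along any fiber. We therefore call a run on $X_{n,m}$ \emph{good} if every fiber contains an edge that is mixed in some position of the run.

\begin{proposition}\label{prop:block}
Let $n,m\ge1$ and let $p,q$ be vertices of $X_{n,m}$. Unless $n=m=1$ and $p=q$, there is a good run from $p$ to $q$ on $X_{n,m}$.
\end{proposition}

By Lemma~\ref{lem:three}, only fibers with two vertices need attention, and for $n,m\ge2$ every run is good. The plan is to show that a solution survives when the product is enlarged by one row if $m=1$, or by two columns in general. This reduces almost all cases to the grids $X_{1,1}$, $X_{2,1}$ and $X_{2,2}$.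

\subsection{The case $m=1$}

Write $c=c_1$ and $x_i=x_{i1}$. The graph $X_{n,1}$ is a book: the $4$-cycles $o,r_i,x_i,c$ share the edge $oc$. Its rows are the edges $oc$ and $r_ix_i$. Exchanging $o\leftrightarrow c$ and $r_i\leftrightarrow x_i$ for all $i$ is an automorphism that maps fibers to fibers.

\begin{lemma}[Adding a row]\label{lem:page}
If $X_{n,1}$ has a good run from $p$ to $q$, then so does $X_{n+1,1}$.
\end{lemma}

\begin{proof}
Play the given run in $X_{n+1,1}$, with row $n+1$ full. At a time when $oc$ is mixed, insert $\pi(x_{n+1},c,o,r_{n+1})$. This empties row $n+1$ and changes nothing else, so the result is a run from $p$ to $q$. Row $n+1$ is mixed between the two inserted jumps, rows $0,\dots,n$ are mixed at some time as before, and both columns have $n+2\ge3$ vertices.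
\end{proof}

\begin{lemma}\label{lem:book}
Proposition~\ref{prop:block} holds for $m=1$, and by transposition for $n=1$.
\end{lemma}

\begin{proof}
Let first $n=1$. The fibers of $X_{1,1}=C_4$ are its four edges. In the two runs $\{r,x,c\}\to\{o,c\}\to\{r\}$ and $\{r,x,c\}\to\{o,c\}\to\{x\}$ of Example~\ref{ex:C4}, the edges $or$ and $oc$ are mixed at the start, $xc$ is mixed at $\{o,c\}$, and $rx$ is mixed at the end. Every ordered pair of distinct vertices of $C_4$ is the image of $(o,r)$ or $(o,x)$ under a rotation or reflection, so the case $n=1$ is settled.

Let $n\ge2$. If $p\ne q$ and both lie in the union of row $0$ and one further row, we may take this row to be row $1$; then $p,q\in X_{1,1}$, and Lemma~\ref{lem:page} applied $n-1$ times gives the run. Otherwise $p=q$, or $p$ and $q$ lie in different rows with positive index. Up to the symmetries, $(p,q)$ is then one of $(o,o)$, $(r_1,r_1)$, $(r_1,r_2)$, $(r_1,x_2)$. By Lemma~\ref{lem:page} it suffices to find good runs for these pairs on $X_{2,1}$, where only the three rows have to be checked.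

From $o$ to $o$ play
\begin{align*}
\{c,r_1,x_1,r_2,x_2\}&\xrightarrow{x_1\cdot r_1\cdot o}\{o,c,r_2,x_2\}\xrightarrow{r_2\cdot o\cdot r_1}\{c,r_1,x_2\}\\
&\xrightarrow{x_2\cdot c\cdot x_1}\{r_1,x_1\}\xrightarrow{x_1\cdot r_1\cdot o}\{o\}.
\end{align*}
Row $0$ is mixed at the start, rows $1$ and $2$ are mixed at $\{c,r_1,x_2\}$. With the hole $r_1$, begin with
\[
\{o,c,x_1,r_2,x_2\}\xrightarrow{c\cdot o\cdot r_1}\{r_1,x_1,r_2,x_2\}\xrightarrow{r_1\cdot x_1\cdot c}\{c,r_2,x_2\}.
\]
Row $1$ is mixed at the start and row $0$ is mixed at $\{c,r_2,x_2\}$. Finish in one of three ways:
\begin{align*}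
\{c,r_2,x_2\}&\xrightarrow{x_2\cdot c\cdot o}\{o,r_2\}\xrightarrow{r_2\cdot o\cdot r_1}\{r_1\},\\
\{c,r_2,x_2\}&\xrightarrow{x_2\cdot r_2\cdot o}\{o,c\}\xrightarrow{c\cdot o\cdot r_2}\{r_2\},\\
\{c,r_2,x_2\}&\xrightarrow{x_2\cdot r_2\cdot o}\{o,c\}\xrightarrow{o\cdot c\cdot x_2}\{x_2\}.
\end{align*}
Row $2$ is mixed at $\{o,r_2\}$ in the first line and at the end in the other two.
\end{proof}

\begin{remark}
Goodness is a real condition here. The ending $x_2\cdot r_2\cdot o$, $c\cdot o\cdot r_1$ from $\{c,r_2,x_2\}$ also reaches $\{r_1\}$, but row $2$ then passes from full to empty in one jump and is never mixed.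
\end{remark}

\subsection{Adding two columns}

For $n\ge2$ a column has more than two pegs, and a purge through $o$ removes only two of them, the center $c_j$ and one leaf $x_{kj}$. The remaining leaves are pairwise nonadjacent and have lost their center. A second column repairs this: its center peg can be passed back and forth between the two columns, removing two leaves on each passage.

\begin{lemma}\label{lem:twocol}
Consider a position on $X_{n,m}$ in which two columns $j\ne j'$ with $j,j'\ge1$ are full and some edge $or_k$ is mixed. Then there are jumps that empty the columns $j$ and $j'$ and change nothing else.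
\end{lemma}

\begin{proof}
First play $\pi(x_{kj},r_k,o,c_j)$. Now exactly one of $c_j,c_{j'}$ carries a peg. Treat the rows $i\in\{1,\dots,n\}\setminus\{k\}$ one after the other. Let $\{a,b\}=\{j,j'\}$ with a peg on $c_a$ and a hole at $c_b$, and consider the jumps $c_a\cdot x_{ia}\cdot r_i$ and $r_i\cdot x_{ib}\cdot c_b$. Play them in this order if $r_i$ is a hole and in the opposite order if $r_i$ carries a peg. Either way the pegs on $x_{ia}$ and $x_{ib}$ are removed, $r_i$ is in its former state, and the peg has passed from $c_a$ to $c_b$. At the end, the two columns contain only $x_{kj'}$ and one peg $u\in\{c_j,c_{j'}\}$, and $or_k$ is still mixed. Play $\pi(x_{kj'},r_k,o,u)$.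
\end{proof}

\begin{corollary}\label{cor:twocol}
If $n\ge2$ and $X_{n,m}$ has a run from $p$ to $q$, then so does $X_{n,m+2}$. If $m\ge2$ and $X_{n,m}$ has a run from $p$ to $q$, then so does $X_{n+2,m}$.
\end{corollary}

\begin{proof}
Let $n\ge2$. Column $0$ has at least three vertices, so by Lemma~\ref{lem:three} some edge $or_k$ is mixed at some time of the given run. Play the run in $X_{n,m+2}$ with the two new columns full, and empty them at that time by Lemma~\ref{lem:twocol}. The second statement is the transpose of the first.
\end{proof}

Many pairs $(p,q)$ can be treated at once by fixing the position after the first jump and the position before the last. For a neighbor $u$ of $o$, let $\Sigma_u$ be the position whose holes are $o$ and $u$, let $E_u=\{o,u\}$, and let $N_u$ be the set of vertices other than $o,u$ that are adjacent to $o$ or to $u$.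

\begin{lemma}\label{lem:hinge}
Let $u,u'$ be neighbors of $o$ in $X_{n,m}$, not necessarily distinct, such that $\Sigma_u$ can be played to $E_{u'}$. Then there is a run from $p$ to $q$ for all $p\in N_u$ and $q\in N_{u'}$.
\end{lemma}

\begin{proof}
The jump $u\cdot o\cdot p$ if $p$ is adjacent to $o$, and the jump $o\cdot u\cdot p$ if $p$ is adjacent to $u$, leads from the single hole $p$ to $\Sigma_u$. In the same way $u'\cdot o\cdot q$ or $o\cdot u'\cdot q$ leads from $E_{u'}$ to $\{q\}$.
\end{proof}

\subsection{The case $n,m\ge2$}

Every run is now good, so only the existence of runs is at stake.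

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=1.2,every node/.style={circle,draw,fill=white,minimum size=8mm,inner sep=0pt}]
\draw (0,0) grid (2,2);
\node at (0,2) {$x_{11}$}; \node at (1,2) {$r_1$}; \node at (2,2) {$x_{12}$};
\node at (0,1) {$c_1$}; \node at (1,1) {$o$}; \node at (2,1) {$c_2$};
\node at (0,0) {$x_{21}$}; \node at (1,0) {$r_2$}; \node at (2,0) {$x_{22}$};
\end{tikzpicture}
\caption{The product $X_{2,2}=K_{1,2}\,\square\,K_{1,2}$ of two stars with two leaves each is the $3\times3$ grid, with center $o$, side midpoints $r_1,r_2,c_1,c_2$ and corners $x_{ij}$.}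
\label{fig:grid}
\end{figure}

\begin{lemma}\label{lem:even}
Proposition~\ref{prop:block} holds if $n$ and $m$ are both even.
\end{lemma}

\begin{proof}
After permuting rows and columns we have $p,q\in X_{2,2}$, and by Corollary~\ref{cor:twocol} it suffices to treat $n=m=2$. We draw positions as in Figure~\ref{fig:grid} and use the rotations and reflections of the grid.

\emph{Pairs that contain $o$.} By symmetry and Lemma~\ref{lem:dual} it suffices to find runs from $o$ to $o$, $r_1$ and $x_{11}$. A run from $o$ to $o$ is
\[
\begin{smallmatrix}\bullet&\bullet&\bullet\\ \bullet&\circ&\bullet\\ \bullet&\bullet&\bullet\end{smallmatrix}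
\xrightarrow{\pi(x_{22},c_2,o,r_2)}
\begin{smallmatrix}\bullet&\bullet&\bullet\\ \bullet&\circ&\bullet\\ \bullet&\circ&\circ\end{smallmatrix}
\xrightarrow{\pi(x_{21},c_1,o,c_2)}
\begin{smallmatrix}\bullet&\bullet&\bullet\\ \bullet&\circ&\circ\\ \circ&\circ&\circ\end{smallmatrix}
\xrightarrow{\pi(x_{11},r_1,o,c_1)}
\begin{smallmatrix}\circ&\bullet&\bullet\\ \circ&\circ&\circ\\ \circ&\circ&\circ\end{smallmatrix}
\xrightarrow{x_{12}\cdot r_1\cdot o}
\begin{smallmatrix}\circ&\circ&\circ\\ \circ&\bullet&\circ\\ \circ&\circ&\circ\end{smallmatrix}
\]
For the other two targets, leave this run after its first purge: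
\[
\begin{smallmatrix}\bullet&\bullet&\bullet\\ \bullet&\circ&\bullet\\ \bullet&\circ&\circ\end{smallmatrix}
\xrightarrow{c_1\cdot x_{21}\cdot r_2}
\begin{smallmatrix}\bullet&\bullet&\bullet\\ \circ&\circ&\bullet\\ \circ&\bullet&\circ\end{smallmatrix}
\xrightarrow{\pi(x_{11},r_1,o,r_2)}
\begin{smallmatrix}\circ&\bullet&\bullet\\ \circ&\circ&\bullet\\ \circ&\circ&\circ\end{smallmatrix}
\]
From this position $\{r_1,x_{12},c_2\}$, the purge $\pi(x_{12},r_1,o,c_2)$ leads to $\{r_1\}$, and the jumps $x_{12}\cdot c_2\cdot o$, $o\cdot r_1\cdot x_{11}$ lead to $\{x_{11}\}$.

\emph{Pairs that avoid $o$.} Start from $\Sigma_{r_1}$: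
\[
\begin{smallmatrix}\bullet&\circ&\bullet\\ \bullet&\circ&\bullet\\ \bullet&\bullet&\bullet\end{smallmatrix}
\xrightarrow{c_1\cdot x_{11}\cdot r_1}
\begin{smallmatrix}\circ&\bullet&\bullet\\ \circ&\circ&\bullet\\ \bullet&\bullet&\bullet\end{smallmatrix}
\xrightarrow{\pi(x_{21},r_2,o,c_2)}
\begin{smallmatrix}\circ&\bullet&\bullet\\ \circ&\circ&\circ\\ \circ&\bullet&\bullet\end{smallmatrix}
\]
From this position $\{r_1,x_{12},r_2,x_{22}\}$, the jumps $r_2\cdot x_{22}\cdot c_2$, $x_{12}\cdot c_2\cdot o$ lead to $E_{r_1}$, and the jumps $r_1\cdot x_{12}\cdot c_2$, $x_{22}\cdot c_2\cdot o$ lead to $E_{r_2}$. By symmetry $\Sigma_u$ can be played to $E_u$ for each of the four midpoints $u$. The set $N_u$ consists of the other three midpoints and the two corners adjacent to $u$. If $p,q$ are midpoints, take $u$ different from both. If one of them is a corner and the other a midpoint, take for $u$ a neighbor of the corner different from the midpoint. If they are corners, equal or on a common side of the grid, take for $u$ a common neighbor. In each case $p,q\in N_u$, and Lemma~\ref{lem:hinge} applies. The remaining pairs are opposite corners, by symmetry $p=x_{11}\in N_{r_1}$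 and $q=x_{22}\in N_{r_2}$, and Lemma~\ref{lem:hinge} applies with $u=r_1$ and $u'=r_2$.
\end{proof}

\begin{lemma}\label{lem:odd}
Proposition~\ref{prop:block} holds if $n,m\ge2$ and at least one of $n,m$ is odd.
\end{lemma}

\begin{proof}
By transposition let $m$ be odd. Suppose first that $p$ and $q$ lie in the union of column $0$ and one further column, which we may take to be column $1$. Then $p,q\in X_{n,1}$ with $n\ge2$, Lemma~\ref{lem:book} gives a run on $X_{n,1}$, and Corollary~\ref{cor:twocol} applied $(m-1)/2$ times extends it to $X_{n,m}$.

Otherwise $p$ and $q$ lie in different columns with positive index, say $p$ in column $1$ and $q$ in column $2$. Now $p$ and $q$ do not lie in a common book, but after one jump to $\Sigma_{r_1}$ all columns with positive index are full again, and we may keep whichever we like. In $\Sigma_{r_1}$ the edge $or_2$ is mixed, so Lemma~\ref{lem:twocol} empties the $m-1$ columns $1,3,4,\dots,m$ in pairs. The edge $oc_2$ is mixed, so $\pi(x_{i2},c_2,o,r_i)$ for $i=3,\dots,n$ empties the rows $3,\dots,n$. The position is now $\{r_2,c_2,x_{12},x_{22}\}$, and we can continue in two ways: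
\begin{align*}
\{r_2,c_2,x_{12},x_{22}\}&\xrightarrow{c_2\cdot x_{12}\cdot r_1}\{r_1,r_2,x_{22}\}\xrightarrow{x_{22}\cdot r_2\cdot o}\{o,r_1\}=E_{r_1},\\
\{r_2,c_2,x_{12},x_{22}\}&\xrightarrow{x_{12}\cdot c_2\cdot o}\{o,r_2,x_{22}\}\xrightarrow{r_2\cdot x_{22}\cdot c_2}\{o,c_2\}=E_{c_2}.
\end{align*}
The set $N_{r_1}$ contains all $c_j$ and all $x_{1j}$. If $p=x_{i1}$ and $q=x_{i'2}$ with $i\neq i'$, permute the rows so that $p=x_{11}\in N_{r_1}$ and $q=x_{22}\in N_{c_2}$, and apply Lemma~\ref{lem:hinge} with the second line. In all other cases $p$ and $q$ lie in the union of row $0$ and one further row; permute the rows so that $p,q\in N_{r_1}$ and apply Lemma~\ref{lem:hinge} with the first line.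
\end{proof}

Lemmas~\ref{lem:book}, \ref{lem:even} and \ref{lem:odd} together prove Proposition~\ref{prop:block}.

\section{Blocks, excursions and free solvability}\label{sec:glue}

We now cut an arbitrary product into products of stars. This is where nontriviality of the factors enters: it provides pieces with $n,m\ge1$.

\begin{lemma}\label{lem:stars}
The vertex set of a connected nontrivial graph $G$ can be partitioned into parts each of which has a spanning subgraph $K_{1,n}$ with $n\ge1$.
\end{lemma}

\begin{proof}
Every vertex of $G$ lies on an edge, so there is an inclusion-minimal set $M$ of edges that covers all vertices. If both ends of an edge $uv\in M$ lay on other edges of $M$, then $uv$ could be deleted from $M$. So every edge of $M$ has an end that lies on no other edge of $M$. Consider a component of the graph $(V(G),M)$; it has at least one edge. If it has a vertex of degree at least two, all neighbors of that vertex have degree one, and the component is a star. Otherwise it is a single edge, $K_{1,1}$.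
\end{proof}

Let $G$ and $H$ be connected and nontrivial. Fix partitions $V(G)=\bigsqcup_\alpha V_\alpha$ and $V(H)=\bigsqcup_\beta W_\beta$ as in Lemma~\ref{lem:stars}, with a spanning star in each part. The sets $V_\alpha\times W_\beta$ are the \emph{blocks}. We regard each block as the product $X_{n,m}$ of its two stars, a subgraph of $G\,\square\,H$; its fibers are the sets $\{g\}\times W_\beta$ and $V_\alpha\times\{h\}$ with their star edges. A block with $n=m=1$ is a \emph{square}. A pair $(p,q)$ of vertices of a block $A$ is \emph{admissible} unless $A$ is a square and $p=q$; by Proposition~\ref{prop:block}, admissible pairs are joined by good runs on $A$.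

Call two distinct blocks adjacent if some edge of $G\,\square\,H$ joins them. The graph $G\,\square\,H$ is connected, since one can first change the first coordinate along a path in $G$ and then the second along a path in $H$. Hence the graph of blocks is connected, and we fix a spanning tree $\mathcal T$ of it. Adjacent blocks are joined by much more than one edge. Suppose the edge from $(g,h)$ to $(g',h)$ joins $A=V_\alpha\times W_\beta$ to $B=V_{\alpha'}\times W_\beta$. Then $F=\{g\}\times W_\beta$ is a fiber of $A$, and $\varphi(g,w)=(g',w)$ defines a bijection $\varphi$ from $F$ onto a fiber of $B$ such that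
\begin{itemize}
\item[(a)] $a\varphi(a)$ is an edge of $G\,\square\,H$ for every $a\in F$;
\item[(b)] $\varphi(a)\varphi(a')$ is an edge of $B$ for every edge $aa'$ of $F$.
\end{itemize}
The same holds, with the coordinates exchanged, for an edge in the direction of $H$.

Choose a root of $\mathcal T$. For each block $B$ with parent $A$ fix such a fiber $F_B$ of $A$ and such a bijection $\varphi_B$. For a block $A$ let $U(A)$ be the union of $A$ and all its descendants. A run on a union of blocks means a run on the subgraph of $G\,\square\,H$ induced by it. The next lemma is Example~\ref{ex:ladder} in general form; the sequence of jumps in part (ii) is called an \emph{excursion} into $B$.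

\begin{lemma}[Excursions]\label{lem:exc}
Let $B$ be a block.
\begin{itemize}
\item[(i)] Let $\mathcal C$ be a set of children of $B$ and let $(p,q)$ be an admissible pair in $B$. There is a run from $p$ to $q$ on $B\cup\bigcup_{C\in\mathcal C}U(C)$. In particular there is a run from $p$ to $q$ on $U(B)$.
\item[(ii)] Suppose that $B$ is not the root. In any position on $G\,\square\,H$ in which $U(B)$ is full and some edge of $F_B$ is mixed, there are jumps that empty $U(B)$ and change nothing else.
\end{itemize}
\end{lemma}

\begin{proof}
We use induction on the number of blocks in $U(B)$ and assume both parts for all children of $B$.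

(i) Take a good run on $B$ from $p$ to $q$ and play it with all $U(C)$, $C\in\mathcal C$, full. For each $C\in\mathcal C$ there is a time at which an edge of the fiber $F_C$ of $B$ is mixed; this is the one place where goodness is used. At that time empty $U(C)$ by part (ii) for $C$. The position on $B$ is the same after this insertion as before, so several insertions at the same time can be made one after the other, and the run on $B$ continues to its end.

(ii) Write $\varphi=\varphi_B$ and let $aa'$ be a mixed edge of $F_B$, with a peg on $a$ and a hole at $a'$. Play $\varphi(a)\cdot a\cdot a'$, which is legal by (a). Now $a$ is a hole, $a'$ carries a peg, and $U(B)$ is full except for the hole $\varphi(a)$. Since $\varphi(a)\ne\varphi(a')$, this pair is admissible, and part (i) gives a run on $U(B)$ from $\varphi(a)$ to $\varphi(a')$. Play it, and then play $\varphi(a')\cdot a'\cdot a$. Now $U(B)$ is empty, and $a,a'$ are in their original states.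
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:free}]
Let $s$ be a vertex of $G\,\square\,H$. Root $\mathcal T$ at the block $A$ that contains $s$, and let $s'$ be a neighbor of $s$ in $A$. By Lemma~\ref{lem:exc}(i) there is a run from $s$ to $s'$ on $U(A)=V(G)\times V(H)$.
\end{proof}

\section{Prescribing the last peg}\label{sec:sharp}

Two difficulties separate Theorem~\ref{thm:sharp} from Theorem~\ref{thm:free}. Excursions always return to the root, whereas $t$ may lie in another block; and a square has no run from a vertex to itself, so it needs help from a neighbor. The first difficulty is met by two jumps that spend the last peg of one block to open a hole in the next.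

\begin{lemma}[Transfer]\label{lem:transfer}
Let $B$ be a child of $A$, let $\varphi=\varphi_B$, and let $aa'$ be an edge of $F_B$. Suppose that $a$ is the only peg of $A$ and that $B$ is full. Then two jumps empty $A$, leave $B$ full except for the hole $\varphi(a')$, and change nothing else.
\end{lemma}

\begin{proof}
Play $\varphi(a)\cdot a\cdot a'$. Now $a'$ is the only peg of $A$ and $\varphi(a)$ the only hole of $B$. Play $a'\cdot\varphi(a')\cdot\varphi(a)$, which is legal by (a) and (b).
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:sharp}]
If $G=H=K_2$, the statement is Example~\ref{ex:C4}. Assume from now on that $G\,\square\,H\ne C_4$; we must find a run from $s$ to $t$. Root $\mathcal T$ at the block $A_0$ that contains $s$, and let $A_0,A_1,\dots,A_k$ be the path in $\mathcal T$ to the block $A_k$ that contains $t$.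

\medskip
\noindent\emph{Case $k=0$.} If $(s,t)$ is admissible, apply Lemma~\ref{lem:exc}(i) to the root. Otherwise $A=A_0$ is a square and $s=t$. Label $A$ as the cycle $o,r,x,c$ with $o=s$. If $A$ were the only block, then $G$ and $H$ would have two vertices each, so $A$ has a child $B$. Put $\varphi=\varphi_B$. The fiber $F_B$ is an edge of the cycle, and after exchanging the names $r$ and $c$ if necessary it is $or$ or $rx$. We use an excursion into $B$ whose last jump lands on a different vertex, so that it moves a peg of $A$ to the opposite corner. Only the position on $A$ is displayed; the runs on $U(B)$ exist by Lemma~\ref{lem:exc}(i) and do not affect $A$.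

If $F_B=\{o,r\}$, play
\[
\{r,x,c\}\xrightarrow{x\cdot r\cdot o}\{o,c\}\xrightarrow{\varphi(o)\cdot o\cdot r}\{r,c\},
\]
then a run on $U(B)$ from $\varphi(o)$ to $\varphi(r)$, and then
\[
\{r,c\}\xrightarrow{\varphi(r)\cdot r\cdot x}\{x,c\}\xrightarrow{x\cdot c\cdot o}\{o\}.
\]
The edges $or$ and $oc$ are mixed at the start, $xc$ at $\{o,c\}$, and $rx$ at $\{x,c\}$.

If $F_B=\{r,x\}$, play
\[
\{r,x,c\}\xrightarrow{x\cdot c\cdot o}\{o,r\}\xrightarrow{o\cdot r\cdot x}\{x\}\xrightarrow{\varphi(x)\cdot x\cdot r}\{r\},
\]
then a run on $U(B)$ from $\varphi(x)$ to $\varphi(r)$, and then $\varphi(r)\cdot r\cdot o$, which gives $\{o\}$. The edges $or$ and $oc$ are mixed at the start, $rx$ and $xc$ at $\{x\}$.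

In both subcases $U(B)$ is emptied and every fiber of $A$ is mixed at one of the indicated times. For every other child $C$ of $A$, insert an excursion into $C$ at the time when $F_C$ is mixed. The only peg left is $o=t$.

\medskip
\noindent\emph{Case $k\ge1$.} For $0\le i<k$ put $F_i=F_{A_{i+1}}\subseteq A_i$ and $\varphi_i=\varphi_{A_{i+1}}$, and let $U_i=U(A_i)\setminus U(A_{i+1})$; put $U_k=U(A_k)$. The sets $U_0,\dots,U_k$ partition the vertex set, and $U_i$ is the union of $A_i$ and the sets $U(C)$ for the children $C$ of $A_i$ that are not on the path. By Lemma~\ref{lem:exc}(i), every admissible pair in $A_i$ is joined by a run on $U_i$.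

For $z\in A_i$ let $S_i(z)$ be the position in which $U_0,\dots,U_{i-1}$ are empty, $U_i$ is full except for the hole $z$, and $U_{i+1},\dots,U_k$ are full. The starting position is $S_0(s)$. If $i<k$ and $aa'$ is an edge of $F_i$ such that $(z,a)$ is admissible, then a run on $U_i$ from $z$ to $a$ followed by a transfer leads from $S_i(z)$ to $S_{i+1}(\varphi_i(a'))$. Such an edge exists: take any edge of $F_i$ and call $a$ an end different from $z$. In this way we reach $S_{k-1}(z)$ for some $z\in A_{k-1}$.

The last step must be chosen with $t$ in mind. Write $A=A_{k-1}$, $B=A_k$, $\varphi=\varphi_{k-1}$, and fix an edge of $F_{k-1}$. Let $(a,a')$ be one of the two orderings of its ends. If $(z,a)$ is admissible in $A$ and $(\varphi(a'),t)$ is admissible in $B$, we pass to $S_k(\varphi(a'))$ and finish with a run on $U_k$ from $\varphi(a')$ to $t$. So the ordering $(a,a')$ fails only if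
\begin{itemize}
\item[(1)] $A$ is a square and $z=a$, or
\item[(2)] $B$ is a square and $t=\varphi(a')$.
\end{itemize}
Each of (1) and (2) holds for at most one ordering. If both orderings fail, then (1) holds for one of them, say $(a,a')$, and (2) holds for the other one, $(a',a)$. Then $A$ and $B$ are squares, $F_{k-1}=\{a,a'\}$, $z=a$ and $t=\varphi(z)$.

In this remaining situation label $A$ as the cycle $o,r,x,c$ with $o=z$ and $F_{k-1}=\{o,r\}$, and label $B$ as the cycle $o',r',x',c'$ with $o'=\varphi(o)=t$ and $r'=\varphi(r)$. The edges $oo'$ and $rr'$ join the two squares to a copy of $P_4\,\square\,K_2$ with top row $c,o,o',c'$ and bottom row $x,r,r',x'$. From $S_{k-1}(o)$ play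
\begin{align*}
\begin{smallmatrix}\bullet&\circ&\bullet&\bullet\\ \bullet&\bullet&\bullet&\bullet\end{smallmatrix}
&\xrightarrow{c'\cdot o'\cdot o}
\begin{smallmatrix}\bullet&\bullet&\circ&\circ\\ \bullet&\bullet&\bullet&\bullet\end{smallmatrix}
\xrightarrow{c\cdot o\cdot o'}
\begin{smallmatrix}\circ&\circ&\bullet&\circ\\ \bullet&\bullet&\bullet&\bullet\end{smallmatrix}
\xrightarrow{x\cdot r\cdot o}
\begin{smallmatrix}\circ&\bullet&\bullet&\circ\\ \circ&\circ&\bullet&\bullet\end{smallmatrix}\\
&\xrightarrow{x'\cdot r'\cdot r}
\begin{smallmatrix}\circ&\bullet&\bullet&\circ\\ \circ&\bullet&\circ&\circ\end{smallmatrix}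
\xrightarrow{o\cdot o'\cdot r'}
\begin{smallmatrix}\circ&\circ&\circ&\circ\\ \circ&\bullet&\bullet&\circ\end{smallmatrix}
\xrightarrow{r\cdot r'\cdot o'}
\begin{smallmatrix}\circ&\circ&\bullet&\circ\\ \circ&\circ&\circ&\circ\end{smallmatrix}
\end{align*}
All eight fibers of $A$ and $B$ are mixed at some time: $or$ and $oc$ at the start, $o'r'$ and $x'c'$ after the first jump, $xc$ and $o'c'$ after the second, $rx$ after the fourth, and $r'x'$ after the fifth. For every child $C\neq B$ of $A$ and every child $C$ of $B$, insert an excursion into $C$ at the time when $F_C$ is mixed. This empties the rest of $U_{k-1}$ and $U_k$, and the only peg left is $o'=t$.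
\end{proof}

\begin{thebibliography}{1}

\bibitem{pegs}
\emph{Peg Solitaire on Cartesian Products of Graphs},
\texttt{https://link.springer.com/article/10.1007/s00373-021-02289-7},
doi:10.1007/s00373-021-02289-7.

\end{thebibliography}
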